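\title{Comparing return probabilities in invariant random environments:\\ amenability is the criterion}

\begin{abstract}
Let $W_1\le W_2$ be two random assignments of jump rates to the edges of a Cayley graph, each with an invariant law. Fontes and Mathieu asked whether the expected return probability of continuous-time random walk is, at every time, at least as large in the environment $W_1$ as in $W_2$. This is known when the joint law of the pair is invariant. We show that the answer is no in general, by an explicit example on $\mathbb Z_2^{*30}\times\mathbb Z_3$, and that the comparison holds for all pairs and all finite generating sets of a group if and only if the group is amenable.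
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $\Gamma$ be an infinite, finitely generated group with identity element $o$, and let $S$ be a finite generating set, which we take symmetric ($S=S^{-1}$) and not containing $o$. The Cayley graph $\operatorname{Cay}(\Gamma,S)$ has vertex set $\Gamma$, and its edge set $E$ consists of the pairs $\{x,y\}$ with $x^{-1}y\in S$. Left multiplication by $g\in\Gamma$ is an automorphism of this graph, and $\Gamma$ acts on weights $W\in[0,\infty)^E$ by $(gW)(e)=W(g^{-1}e)$. Given $W$, let $X_t$ be the continuous-time random walk that crosses each incident edge $e$ at rate $W(e)$, and let $\mathbf P^W_x$ be its law when started at $x$. An \emph{invariant environment} is a random element $W$ of $[0,\infty)^E$ such that $gW$ has the same law as $W$ for every $g\in\Gamma$, and such that for almost every realization of $W$ the walk does not explode in finite time. Its \emph{expected return probability} is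
\[
p^W(t):=\mathbf E\bigl[\mathbf P^W_o[X_t=o]\bigr],\qquad t\ge0,
\]
which depends only on the law of $W$. The following question is due to Fontes and Mathieu; see \cite{question}.

\begin{quote}
\emph{Let $W_1$ and $W_2$ be invariant environments defined on a common probability space, with $W_1(e)\le W_2(e)$ for all edges $e$. Is $p^{W_1}(t)\ge p^{W_2}(t)$ for all $t\ge0$?}
\end{quote}

The point is that the marginal laws are invariant while the joint law need not be. With a jointly invariant law the answer is known; the following result of Aldous and Lyons is the case quoted with the question, and we use it without proof.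

\begin{theorem}\label{thm:known}
If, in addition, $(gW_1,gW_2)$ has the same law as $(W_1,W_2)$ for every $g\in\Gamma$, then $p^{W_1}(t)\ge p^{W_2}(t)$ for all $t\ge0$.
\end{theorem}

One would guess that joint invariance is superfluous: faster rates should spread the walk out sooner, the two numbers to be compared depend only on the marginals, and on a finite group the inequality holds for every coupling by a short trace argument (Section~\ref{sec:amenable}). Nevertheless the answer is no. Write $\mathbb Z_2^{*c}$ for the free product of $c$ groups of order two, with generators $a_1,\dots,a_c$ satisfying $a_j^2=o$; its Cayley graph is the $c$-regular tree.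

\begin{theorem}\label{thm:tree}
Let $c=30$, $\Gamma_0=\mathbb Z_2^{*c}$, and $\Gamma=\Gamma_0\times\mathbb Z_3$ with the generating set
\[
S=\{(a_j,i):1\le j\le c,\ i\in\mathbb Z_3\}\cup\{(o,1),(o,2)\}.
\]
There are bounded environments $W_1\le W_2$ on a common probability space, each with a $\Gamma$-invariant law, such that $p^{W_1}(t)<p^{W_2}(t)$ for $t=6\ln3$.
\end{theorem}

Recall that a countable group $\Gamma$ is \emph{amenable} if it has a F\o lner sequence: finite nonempty sets $F_n\subset\Gamma$ with $|gF_n\triangle F_n|/|F_n|\to0$ for every $g\in\Gamma$.

\begin{theorem}\label{thm:main}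
Let $\Gamma$ be an infinite, finitely generated group.
\begin{enumerate}
\item[(a)] If $\Gamma$ is amenable, then $p^{W_1}(t)\ge p^{W_2}(t)$ for all $t\ge0$, all finite generating sets and all pairs $W_1\le W_2$ of invariant environments on a common probability space.
\item[(b)] If $\Gamma$ is nonamenable, then there are a finite generating set $S$ and environments $W_1\le W_2$ on $\operatorname{Cay}(\Gamma,S)$, with values in an interval $[\delta,\Lambda]\subset(0,\infty)$ and each with a $\Gamma$-invariant law, such that $p^{W_1}(t)<p^{W_2}(t)$ for $t=6\ln3$.
\end{enumerate}
Hence the comparison holds for all pairs and all finite generating sets if and only if $\Gamma$ is amenable.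
\end{theorem}

We do not settle whether, for a nonamenable group, the comparison fails for \emph{every} finite generating set.

Part (a) is an averaging argument (Section~\ref{sec:amenable}). The counterexamples have three ingredients. Edges of very large weight turn return probabilities into an explicit function of a percolation cluster and let us simulate killing (Section~\ref{sec:fast}). When the fast edges are sparse, the expected value of this function is given by a first-order expansion, and monotone couplings come from splitting Poisson variables (Section~\ref{sec:clumps}). Finally, on a tree or a nonamenable group a coupling that is not invariant can dominate many independent edges by few clumps of edges; Section~\ref{sec:hand} shows this by hand on the $3$-regular tree. Theorem~\ref{thm:tree} is proved in Section~\ref{sec:tree} and Theorem~\ref{thm:main}(b) in Section~\ref{sec:general}.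

\paragraph{The Laplacian.} All environments that we construct are bounded. For bounded weights $W$ on a countable graph of bounded degree with vertex set $X$, put $L_Wf(x)=\sum_yW(x,y)(f(x)-f(y))$. This is a bounded self-adjoint operator on $\ell^2(X)$ with
\begin{equation}\label{eq:form}
\langle L_Wf,f'\rangle=\sum_{\{x,y\}\text{ edge}}W(x,y)\,(f(x)-f(y))(f'(x)-f'(y)),
\end{equation}
so $L_W\ge0$. The total jump rates are bounded, so the walk does not explode, and $\mathbf P^W_x[X_t=y]=\langle e^{-tL_W}\delta_x,\delta_y\rangle$.

\section{Finite and amenable groups}\label{sec:amenable}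

Suppose for a moment that $\Gamma$ is finite. Since $\mathbf P^{gW}_{gx}[X_t=gx]=\mathbf P^W_x[X_t=x]$, invariance of the law of $W$ makes the expected return probability the same at every vertex, and so
\[
p^W(t)=\frac1{|\Gamma|}\,\mathbf E\sum_{x\in\Gamma}\mathbf P^W_x[X_t=x]=\frac1{|\Gamma|}\,\mathbf E\operatorname{tr}e^{-tL_W}.
\]
If $W_1\le W_2$, then $\langle L_{W_1}f,f\rangle\le\langle L_{W_2}f,f\rangle$ by \eqref{eq:form}. By the min--max principle the $k$th eigenvalue of $L_{W_1}$ is at most the $k$th eigenvalue of $L_{W_2}$, so $\operatorname{tr}e^{-tL_{W_1}}\ge\operatorname{tr}e^{-tL_{W_2}}$ for every realization. Only the invariance of the marginals was used. Note that the monotone quantity is the sum of the return probabilities over all vertices; the return probability at one vertex is not monotone, as Example~\ref{ex:edge} will show.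

A finite group also lets us average any coupling over the group and obtain a jointly invariant one. On an amenable group, F\o lner sets do this approximately.

\begin{proof}[Proof of Theorem~\ref{thm:main}(a)]
Let $Q$ be the joint law of $(W_1,W_2)$ on the Polish space $\Omega=[0,\infty)^E\times[0,\infty)^E$ with the product topology; $\Gamma$ acts diagonally on $\Omega$ by homeomorphisms. Let $(F_n)$ be a F\o lner sequence and $Q_n=|F_n|^{-1}\sum_{h\in F_n}h_*Q$, where $h_*Q$ is the law of $(hW_1,hW_2)$.

The marginals of each $h_*Q$, hence of each $Q_n$, are the laws of $W_1$ and $W_2$; this is where their invariance is used. A probability measure on a Polish space is tight, so for $\epsilon>0$ there are compact sets $A_1,A_2$ with $\mathbf P[W_i\in A_i]\ge1-\epsilon$, and then $Q_n(A_1\times A_2)\ge1-2\epsilon$ for all $n$. By Prokhorov's theorem a subsequence of $(Q_n)$ converges weakly to a probability measure $Q_\infty$. The coordinate projections are continuous, so $Q_\infty$ has the same marginals. The set $\{(w_1,w_2):w_1\le w_2\}$ is closed and $\Gamma$-invariant, so it has full $Q_n$-measure, and full $Q_\infty$-measure by the portmanteau theorem. Finally,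 $g_*Q_n$ is the average of $h_*Q$ over $h\in gF_n$, so for bounded continuous $\psi$ on $\Omega$,
\[
\Bigl|\int\psi\,d(g_*Q_n)-\int\psi\,dQ_n\Bigr|\le\|\psi\|_\infty\,\frac{|gF_n\triangle F_n|}{|F_n|}\to0 .
\]
As $\psi\circ g$ is also bounded and continuous, the limit gives $g_*Q_\infty=Q_\infty$. Non-explosion and the functions $p^{W_i}$ depend only on the marginals, so Theorem~\ref{thm:known} applied to a pair with law $Q_\infty$ gives the claim.
\end{proof}

Conversely, a counterexample must consist of two invariant laws that admit a monotone coupling but no invariant monotone coupling.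

\section{Fast edges and sinks}\label{sec:fast}

Return probabilities in a random environment are hard to compute. They become explicit when some edges are infinitely fast.

\begin{lemma}\label{lem:fast}
Let $A,B\ge0$ be bounded self-adjoint operators on a Hilbert space and let $\Pi$ be the orthogonal projection onto $\ker B$. For every $t>0$, $e^{-t(A+RB)}\to e^{-t\Pi A\Pi}\,\Pi$ strongly as $R\to\infty$.
\end{lemma}

\begin{proof}
We prove strong convergence of the resolvents, which are uniformly bounded, and then apply a continuous function. Let $G_R=(1+A+RB)^{-1}$ and $G=(1+\Pi A\Pi)^{-1}\Pi$; both satisfy $0\le G_R,G\le1$. Fix $f$ and put $g_R=G_Rf$, so that $\|g_R\|\le\|f\|$. From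
\[
\langle(1+A)g_R,g_R\rangle+R\|B^{1/2}g_R\|^2=\langle f,g_R\rangle\le\|f\|^2
\]
we get $B^{1/2}g_R\to0$ in norm. Let $g$ be a weak limit point of $g_R$ as $R\to\infty$. Then $B^{1/2}g=0$, so $g\in\ker B$. For $h\in\ker B$ we have $\langle(1+A)g_R,h\rangle=\langle(1+A+RB)g_R,h\rangle=\langle f,h\rangle$, and in the limit $\Pi(1+A)g=\Pi f$. Since $g=\Pi g$, this reads $(1+\Pi A\Pi)g=\Pi f$, that is, $g=Gf$. The bounded family $g_R$ has only this weak limit point, so $g_R\to g$ weakly. Using $Bg=0$,
\[
\|g_R-g\|^2\le\langle(1+A+RB)(g_R-g),g_R-g\rangle=\langle f-(1+A)g,\,g_R-g\rangle\to0 .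
\]
Thus $G_R\to G$ strongly. Products of uniformly bounded strongly convergent operators converge strongly, so $\psi(G_R)\to\psi(G)$ strongly for polynomials $\psi$, and by uniform approximation for all continuous $\psi$ on $[0,1]$. Take $\psi(\lambda)=e^{-t(1/\lambda-1)}$ for $\lambda>0$ and $\psi(0)=0$, which is continuous because $t>0$. Then $\psi(G_R)=e^{-t(A+RB)}$. On $\ker B$ the operator $G$ is $(1+\Pi A\Pi)^{-1}$ and on the orthogonal complement it is $0$, so $\psi(G)=e^{-t\Pi A\Pi}\Pi$.
\end{proof}

If all edges are fast or absent ($A=0$), the limiting return probability at $w$ is $1/|C|$, where $C$ is the component of $w$. This decreases at every vertex when edges are added, so no counterexample arises. To break monotonicity at a vertex we want the walk to be killed at some vertices. Killing is not allowed in the question, but a slow edge into an infinite fast component has the same effect.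

\begin{definition}\label{def:sink}
Let $(X,E)$ be a countable graph of bounded degree. A \emph{sink structure} consists of disjoint sets $U,Z\subset X$, a set $E_Z$ of edges with both endpoints in $Z$ such that every component of the graph $(Z,E_Z)$ is infinite, and weights $W_0\ge0$ supported on edges between $U$ and $Z$ with $\sum_{y\in Z}W_0(x,y)=1$ for every $x\in U$. For a set $\omega$ of edges with both endpoints in $X\setminus Z$ and for $R>0$, put
\[
W^R_\omega=W_0+R\,\mathbf 1_{E_Z\cup\,\omega}.
\]
The \emph{$\omega$-clusters} are the vertex sets of the components of $(X\setminus Z,\omega)$, single points included, and $C_\omega(w)$ is the $\omega$-cluster of $w$.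
\end{definition}

We call $Z$ the \emph{sink}, the points of $U$ \emph{killed}, and the other points of $X\setminus Z$ \emph{free}. Note that $\omega\subset\omega'$ implies $W^R_\omega\le W^R_{\omega'}$. From now on $t>0$ is fixed and $z=e^{-t}\in(0,1)$. For a nonempty set $C\subset X\setminus Z$ let
\begin{equation}\label{eq:q}
q(C)=\frac{z^{|C\cap U|/|C|}}{|C|}\quad\text{if $C$ is finite},\qquad q(C)=0\quad\text{if $C$ is infinite}.
\end{equation}
Thus $q(\{w\})=z$ for a killed point and $q(\{w\})=1$ for a free point.

\begin{proposition}\label{prop:sink}
As $R\to\infty$, the return probability at time $t$ in the environment $W^R_\omega$ tends to $q(C_\omega(w))$ at a vertex $w\notin Z$ and to $0$ at a vertex $w\in Z$.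
\end{proposition}

The formula has a direct reading: the walk equilibrates instantly on its cluster $C$, spends the fraction $|C\cap U|/|C|$ of its time at killed points, and from these falls at rate $1$ into the sink, where it is lost.

\begin{proof}
The Laplacian of $W^R_\omega$ is $A+RB$, with $A=L_{W_0}$ and $B$ the Laplacian of $\mathbf 1_{E_Z\cup\omega}$. By \eqref{eq:form}, $\ker B$ consists of the $\ell^2$ functions that are constant on the components of $(X,E_Z\cup\omega)$. These components are those of $(Z,E_Z)$, all infinite, and the $\omega$-clusters. An $\ell^2$ function that is constant on an infinite set vanishes there, so $\ker B$ has the orthonormal basis $e_C=|C|^{-1/2}\mathbf 1_C$, where $C$ runs over the finite $\omega$-clusters. If $f,f'\in\ker B$, both vanish on $Z$, and \eqref{eq:form} gives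
\[
\langle Af,f'\rangle=\sum_{x\in U}\sum_{y\in Z}W_0(x,y)f(x)f'(x)=\sum_{x\in U}f(x)f'(x).
\]
Hence $\Pi A\Pi e_C=(|C\cap U|/|C|)\,e_C$. If $w$ lies in a finite cluster $C$, then $\Pi\delta_w=|C|^{-1/2}e_C$ and $\langle e^{-t\Pi A\Pi}\Pi\delta_w,\delta_w\rangle=q(C)$; otherwise $\Pi\delta_w=0$. Apply Lemma~\ref{lem:fast}.
\end{proof}

\begin{example}\label{ex:edge}
Join a killed point $x$ and a free point $y$ by one fast edge. The limiting return probabilities change from $z$ and $1$ to $\frac12z^{1/2}$ at both points. At $x$ this is an \emph{increase} when $z<\frac14$: the walk now hides at $y$ half of the time. The sum decreases from $1+z$ to $z^{1/2}$, as the trace argument predicts.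
\end{example}

In general, when $k$ killed points and $j$ free points are merged into one cluster, the sum of their limiting return probabilities drops by the \emph{loss}
\begin{equation}\label{eq:loss}
\ell(k,j)=kz+j-z^{k/(k+j)} .
\end{equation}
Three shapes will be used: an edge between a killed and a free point, a \emph{cherry} (two edges from a killed point to two free points), and a \emph{star} ($k$ edges from a free point to $k$ killed points). Their losses are
\[
\ell(1,1)=1+z-z^{1/2},\qquad\ell(1,2)=2+z-z^{1/3},\qquad\ell(k,1)=1+kz-z^{k/(k+1)} .
\]

\section{Poisson clumps}\label{sec:clumps}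

We now describe the random sets $\omega$. A \emph{clump} is a finite, nonempty, connected set of edges $K$; for any set $K$ of edges, $\overline K$ denotes the set of endpoints of its edges. A \emph{clump family} is a countable indexed family of clumps $K$ with rates $r(K)\ge0$; the same edge set may occur under several indices, and sums over $K$ are sums over indices. Given $\varepsilon>0$, let $\xi_K$ be independent Poisson variables of mean $\varepsilon r(K)$. We say that $K$ \emph{rings} $\xi_K$ times, and the \emph{clump process} is the random edge set $\omega=\bigcup\{K:\xi_K\ge1\}$. We write $K\ni w$ for $w\in\overline K$. For small $\varepsilon$, a vertex sees at most one ring nearby.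

\begin{lemma}\label{lem:sparse}
Let $D\ge1$. Suppose that $r(K)\le D$ and $|\overline K|\le D$ for all $K$, and that every vertex lies in at most $D$ clumps. Let $q$ be any function from nonempty sets of vertices to $[0,1]$. Then for every vertex $w$,
\[
\Bigl|\mathbf E\,q(C_\omega(w))-q(\{w\})-\varepsilon\sum_{K\ni w}r(K)\bigl(q(\overline K)-q(\{w\})\bigr)\Bigr|\le2D^8\varepsilon^2 .
\]
\end{lemma}

\begin{proof}
Let $\mathcal K$ be the set of clumps that share a vertex with some clump containing $w$; it includes the clumps containing $w$. There are at most $D$ clumps containing $w$, each with at most $D$ vertices, each of which lies in at most $D$ clumps, so $|\mathcal K|\le D^3$. The sum $\xi=\sum_{K\in\mathcal K}\xi_K$ is Poisson of mean $\lambda\le\varepsilon D^4$, and $\mathbf P[\xi\ge2]\le\lambda^2/2\le\varepsilon^2D^8$. For $K\ni w$ let $A_K$ be the event that $\xi_K=1=\xi$. On $A_K$ no other clump touching $\overline K$ rings, so $C_\omega(w)=\overline K$. On $\{\xi\le1\}\setminus\bigcup_{K\ni w}A_K$ no clump containing $w$ rings, so $C_\omega(w)=\{w\}$. Therefore $\mathbf E\,q(C_\omega(w))-q(\{w\})$ differs from $\sum_{K\ni w}\mathbf P[A_K]\bigl(q(\overline K)-q(\{w\})\bigr)$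 by at most $\varepsilon^2D^8$. Finally $\mathbf P[A_K]=\varepsilon r(K)e^{-\lambda}$ differs from $\varepsilon r(K)$ by at most $\varepsilon r(K)\lambda\le\varepsilon^2D^5$, and there are at most $D$ terms.
\end{proof}

The smaller environment will always consist of independent edges. To place independent edges inside a clump process, we let each ring of a clump serve at most one of its edges.

\begin{lemma}\label{lem:assign}
Let $\omega_2$ be the clump process of a family in which every edge lies in finitely many clumps. Let $m(e)\ge0$, and let $\omega_1$ be the clump process in which each edge $e$ is a clump of rate $m(e)$. Suppose that there are numbers $\sigma_K(e)\ge0$, $e\in K$, with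
\[
\sum_{e\in K}\sigma_K(e)\le1\ \text{ for all }K,\qquad\sum_{K:\,e\in K}r(K)\sigma_K(e)\ge m(e)\ \text{ for all }e .
\]
Then $\omega_1$ and $\omega_2$ can be coupled so that $\omega_1\subset\omega_2$.
\end{lemma}

\begin{proof}
Recall Poisson splitting: if each of a Poisson number, of mean $\lambda$, of items independently receives the mark $i$ with probability $\sigma_i$, then the numbers of items with the various marks are independent Poisson variables of means $\lambda\sigma_i$. Assign each ring of $K$ independently to the edge $e\in K$ with probability $\sigma_K(e)$, and to no edge with the remaining probability. The numbers of rings of $K$ assigned to $e$ are independent over all pairs $(K,e)$, so the numbers $\zeta_e$ of all rings assigned to $e$ are independent Poisson variables of means $\varepsilon\lambda_e$, where $\lambda_e=\sum_{K:\,e\in K}r(K)\sigma_K(e)\ge m(e)$. Keep each ring assigned to $e$ independently with probability $m(e)/\lambda_e$ (if $\lambda_e=0$ there is nothing to keep). The kept counts are independent Poisson variables of means $\varepsilon m(e)$, so the set of edges with a kept ring has the law of $\omega_1$. Such an edge lies in a clump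 that rings, hence in $\omega_2$.
\end{proof}

We call $\lambda_e$ the rate \emph{received} by $e$.

\section{The mechanism, by hand}\label{sec:hand}

Let $H$ be a $c$-regular bipartite graph whose two classes consist of killed points and of free points, and let $\omega_1$ have each edge as a clump of rate $1$. To first order in $\varepsilon$, each ring costs $\ell(1,1)$, and there are $c$ edges per killed point. We look for a larger process $\omega_2$ with a smaller total loss.

\paragraph{Cherries are cheaper than edges.} Take killed points $x,x'$ and free points $y,y'$. With the two edges $xy$ and $x'y'$, the four return probabilities sum to $2z^{1/2}$. With the cherry $\{xy,xy'\}$ they sum to $z^{1/3}+z$, which is larger when $z$ is small: one well-protected killed point is worth more than two half-protected ones. Per edge, the gain is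
\begin{equation}\label{eq:gain}
\ell(1,1)-\tfrac12\ell(1,2)=\tfrac12z+\bigl(\tfrac12z^{1/3}-z^{1/2}\bigr).
\end{equation}
With $s=z^{1/6}$ the bracket is $\frac12s^2-s^3$, which is maximal at $s=\frac13$, where it equals $\frac1{18}-\frac1{27}=\frac1{54}$. This is the origin of $z=3^{-6}$, that is, $t=6\ln3$.

\paragraph{Cherries alone do not dominate.} Give each cherry the rate $\frac1{c-1}$. Each edge lies in $c-1$ cherries, so it is open with the same probability as in $\omega_1$. But the cherries at a killed point $x$ have total rate $\binom c2\frac1{c-1}=\frac c2$, so all edges at $x$ are closed with probability $e^{-\varepsilon c/2}$, larger than the value $e^{-\varepsilon c}$ for $\omega_1$. More clumps are needed. Full stars at free points are good candidates: a star makes $c$ edges available at a cost $\ell(c,1)\le1+cz$. Let each star have rate $\beta$.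

\paragraph{On a finite graph the stars cost too much.} Suppose $H$ has $n$ points in each class. If $\omega_1\subset\omega_2$ in some coupling, then $\mathbf P[\omega_2=\emptyset]\le\mathbf P[\omega_1=\emptyset]$, which says $n(\frac c2+\beta)\ge nc$, or $\beta\ge\frac c2$. Then the loss rate per killed point is at least $\frac c2\ell(1,2)+\frac c2\ell(c,1)$, and this is at least $c\,\ell(1,1)$ because
\[
\ell(1,2)+\ell(c,1)-2\ell(1,1)=(1-z^{1/3})+(c-1)z+\bigl(2z^{1/2}-z^{c/(c+1)}\bigr)\ge0 .
\]

\paragraph{On a tree few stars suffice.} Let $H$ be the $3$-regular tree, with cherries of rate $\frac12$. Choose a root, so that every other vertex has one parent edge, and apply Lemma~\ref{lem:assign} as in Figure~\ref{fig:tree}. A killed point $x$ other than the root sends the rings of the two cherries containing its parent edge to that edge, which receives $\frac12+\frac12=1$. The third cherry is shared by the two child edges, which receive $\frac14$ each. Each child edge is the parent edge of a free point, and receives all rings of the star at that point. So $\beta=\frac34$ suffices, although $\frac c2=\frac32$: clumps of total rate $\frac32+\frac34$ per pair of a killed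 and a free point dominate independent edges of total rate $3$. The law of $\omega_2$ does not see the root; only the coupling does. For general $c$ the required $\beta$ is close to $\frac12$. The stars then cost about $\frac12+\frac c2z$, whereas the cherries gain $\frac c2z+\frac c{54}$ by \eqref{eq:gain}, so the gain wins once $c$ is large enough.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw (0,2.4)--(0,1.2) node[midway,right]{$\frac12+\frac12$};
\draw (0,1.2)--(-1.6,0) node[midway,above left]{$\frac14+\frac34$};
\draw (0,1.2)--(1.6,0) node[midway,above right]{$\frac14+\frac34$};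
\draw (-2.4,-1)--(-1.6,0)--(-0.8,-1);
\draw (0.8,-1)--(1.6,0);
\draw (1.6,0)--(2.4,-1) node[midway,right]{$\frac12+\frac12$};
\draw[dashed] (0,2.4)--(0,3);
\foreach \p in {(0,1.2),(-2.4,-1),(-0.8,-1),(0.8,-1),(2.4,-1)} \fill \p circle (2.5pt);
\foreach \p in {(0,2.4),(-1.6,0),(1.6,0)} \draw[fill=white] \p circle (2.5pt);
\end{tikzpicture}
\caption{Part of the $3$-regular tree, with the root far above; killed points are black and free points are white. Each pair of edges at a black point rings at rate $\frac12$, and the three edges at a white point ring together at rate $\frac34$. An edge above a black point receives the rings of both pairs that contain it. An edge above a white point receives half the rings of the pair that it forms with its sibling edge, and all rings of the star at the white point. Every edge receives rate $1$.}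
\label{fig:tree}
\end{figure}

\section{The counterexample on a tree}\label{sec:tree}

We prove Theorem~\ref{thm:tree}. The factor $\mathbb Z_3$ provides three copies of the tree: one of killed points, one of free points, and one that serves as the sink. Let $c=30$ and $z=3^{-6}$.

\paragraph{Layers.} For $x\in\Gamma_0$ write $x^u=(x,0)$, $x^v=(x,1)$, $x^s=(x,2)$, and speak of $u$-, $v$- and $s$-points. Let $U$ be the set of $u$-points and $Z$ the set of $s$-points, let $E_Z$ consist of the edges $x^s(xa_j)^s$, and let $W_0$ give weight $1$ to the edges $x^ux^s$. These are edges of $\operatorname{Cay}(\Gamma,S)$, corresponding to the generators $(a_j,0)$ and $(o,2)$, and $(Z,E_Z)$ is a copy of the infinite tree. So we have a sink structure, whose free points are the $v$-points. Let $H$ be the $c$-regular graph on the $u$- and $v$-points with the edges $x^u(xa_j)^v$, which correspond to the generators $(a_j,1)$. Multiplication by $a_j$ changes the parity of the word length $|x|$. Hence $H$ is the disjoint union of its subgraphs on $\{x^u:|x|\text{ even}\}\cup\{x^v:|x|\text{ odd}\}$ and on the complement, and forgetting the layer maps each of them isomorphically onto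 the $c$-regular tree.

\paragraph{The two clump families.} Let $\beta=\frac c{2(c-1)}$. For $\omega_1$, each edge of $H$ is a clump of rate $1$. For $\omega_2$, each unordered pair of edges of $H$ at a $u$-point (a cherry) is a clump of rate $\frac1{c-1}$, and the set of all $c$ edges of $H$ at a $v$-point (a star) is a clump of rate $\beta$. Left multiplication by $(h,0)$, $h\in\Gamma_0$, preserves the sink structure, the graph $H$ and the two families with their rates, so the laws of $W^R_{\omega_1}$ and $W^R_{\omega_2}$ are invariant under $\Gamma_0\times\{0\}$.

\paragraph{The coupling.} Choose a root in each of the two trees of $H$. Assign the rings of the star at a non-root $v$-point to its parent edge, and leave those of a root star unassigned. Assign the rings of a cherry at a $u$-point $x$ to the parent edge of $x$ if the cherry contains it, and otherwise to each of its two edges with probability $\frac12$. Every edge $e$ of $H$ is the parent edge of exactly one of its endpoints. If this endpoint is a $u$-point, $e$ receives the rings of the $c-1$ cherries containing it, of total rate $(c-1)\frac1{c-1}=1$. If it is a $v$-point, $e$ receives the star at that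 point, and half the rings of each cherry at its other endpoint $x$ that contains $e$ but not the parent edge of $x$. There are $c-2$ such cherries ($c-1$ if $x$ is a root), so $e$ receives at least
\[
\beta+\frac{c-2}{2(c-1)}=\frac{c+(c-2)}{2(c-1)}=1 .
\]
By Lemma~\ref{lem:assign} there is a coupling with $\omega_1\subset\omega_2$, and so $W^R_{\omega_1}\le W^R_{\omega_2}$.

\paragraph{Invariance under $\Gamma$.} Let $\tau$ be uniform on $\mathbb Z_3$ and independent of $(\omega_1,\omega_2)$, and put $W_i=(o,\tau)W^R_{\omega_i}$. Then $W_1\le W_2$, with values in $\{0,1,R\}$. For $(h,j)\in\Gamma$ we have $(h,j)W_i=(o,\tau+j)\,(h,0)W^R_{\omega_i}$, which has the law of $W_i$ because $\tau+j$ is uniform and independent of $(h,0)W^R_{\omega_i}$, and the latter has the law of $W^R_{\omega_i}$. The return probability at the identity in $W_i$ is the return probability at $(o,-\tau)$ in $W^R_{\omega_i}$, and this vertex is uniform on $\{o^u,o^v,o^s\}$. By Proposition~\ref{prop:sink} and dominated convergence,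
\begin{equation}\label{eq:treelimit}
\lim_{R\to\infty}p^{W_i}(t)=\tfrac13\Phi_i(\varepsilon),\qquad\Phi_i(\varepsilon)=\mathbf E\bigl[q(C_{\omega_i}(o^u))+q(C_{\omega_i}(o^v))\bigr].
\end{equation}

\paragraph{First order in $\varepsilon$.} Lemma~\ref{lem:sparse} applies to both families with $D=c^2$: a $u$-point lies in $\binom c2$ cherries and $c$ stars, a $v$-point in $c(c-1)$ cherries and one star. Hence $\Phi_i(\varepsilon)=1+z-\varepsilon\mathcal L_i+O(\varepsilon^2)$, where $\mathcal L_i=\sum_{w\in\{o^u,o^v\}}\sum_{K\ni w}r(K)(q(\{w\})-q(\overline K))$. For $\omega_1$, both points lie in $c$ edges, each with $q=\frac12z^{1/2}$, so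
\[
\mathcal L_1=c\bigl(z-\tfrac12z^{1/2}\bigr)+c\bigl(1-\tfrac12z^{1/2}\bigr)=c\,\ell(1,1).
\]
For $\omega_2$, a cherry has $q_1=\frac13z^{1/3}$ and a star has $q_2=\frac1{c+1}z^{c/(c+1)}$. The cherries containing $o^u$ have total rate $\frac c2$ and those containing $o^v$ have total rate $c$; the stars containing $o^u$ have total rate $c\beta$ and the one containing $o^v$ has rate $\beta$. Thus
\[
\mathcal L_2=\tfrac c2(z-q_1)+c(1-q_1)+c\beta(z-q_2)+\beta(1-q_2)=\tfrac c2\,\ell(1,2)+\beta\,\ell(c,1).
\]
By \eqref{eq:gain} and the identity $\frac12z-\frac{cz}{2(c-1)}=-\frac z{2(c-1)}$,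
\[
\frac{\mathcal L_1-\mathcal L_2}c=\tfrac12z+\tfrac12z^{1/3}-z^{1/2}-\frac{1+cz-z^{c/(c+1)}}{2(c-1)}
=\tfrac12z^{1/3}-z^{1/2}-\frac{1+z-z^{c/(c+1)}}{2(c-1)} .
\]
Since $z\le z^{c/(c+1)}$, the last fraction is at most $\frac1{2(c-1)}=\frac1{58}$, so $\mathcal L_1-\mathcal L_2\ge c\bigl(\frac1{54}-\frac1{58}\bigr)>0$. Fix $\varepsilon$ so small that $\Phi_2(\varepsilon)>\Phi_1(\varepsilon)$, and then, by \eqref{eq:treelimit}, $R$ so large that $p^{W_2}(t)>p^{W_1}(t)$. This proves Theorem~\ref{thm:tree}. \qed

\section{Nonamenable groups}\label{sec:general}

We prove Theorem~\ref{thm:main}(b). A general nonamenable group offers no layers and no tree. The layers will be replaced by random subsets of $\Gamma$ built from a percolation, and the graph $H$ by a weighted bipartite graph whose weights are the transition probabilities of many steps of a random walk. The feature of the rooted tree that mattered is that every edge is owned by one endpoint while every vertex owns only a small fraction of its edges. In general such an ownership comes from a spectral gap.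

Throughout, $\Gamma$ is nonamenable, $S_0$ is a finite symmetric generating set not containing $o$, $z=3^{-6}$, and $N=28$, the least integer with $\frac1{2N}<\frac1{54}$. The parameters $n,\varepsilon,R,\delta$ are chosen in this order at the end.

\subsection{Tools}

\emph{Kesten's theorem.} For a finitely supported probability measure $\nu$ on $\Gamma$ let $T_\nu f(x)=\sum_g\nu(g)f(xg)$ on $\ell^2(\Gamma)$; then $T_\nu T_{\nu'}=T_{\nu*\nu'}$, where $(\nu*\nu')(g)=\sum_h\nu(h)\nu'(h^{-1}g)$. If $\Gamma$ is nonamenable, $\nu$ is symmetric ($\nu(g)=\nu(g^{-1})$) and its support generates $\Gamma$, then $\|T_\nu\|<1$.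

\emph{Percolation.} In Bernoulli($\alpha$) site percolation each vertex is kept independently with probability $\alpha$; clusters are the components of the subgraph induced on the kept vertices. By Benjamini and Schramm \cite{BS}, on the nonamenable graph $\operatorname{Cay}(\Gamma,S_0)$ the critical probability is less than $1$. So there is $\alpha<1$ for which an infinite cluster exists almost surely.

\emph{Mass-transport principle.} Let $f(x,y)\ge0$, $x,y\in\Gamma$, be random variables with $\mathbf Ef(gx,gy)=\mathbf Ef(x,y)$ for all $g$; think of $f(x,y)$ as mass sent from $x$ to $y$. Then $\mathbf E\sum_yf(o,y)=\mathbf E\sum_xf(x,o)$, because $\mathbf Ef(o,y)=\mathbf Ef(y^{-1},o)$.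

\emph{Strassen's theorem.} Let $W_1,W_2$ be random elements of $[0,\Lambda]^E$ with $\mathbf Eh(W_1)\le\mathbf Eh(W_2)$ for all bounded measurable increasing $h$. Then there is a coupling of their laws with $W_1\le W_2$ almost surely.

\subsection{The kernel and the generating set}

Let $\nu$ be the uniform law on $S_0\cup\{o\}$ and $\gamma=\|T_\nu\|<1$. For $n\ge1$ put
\[
\mu=\nu^{*2n},\qquad m(x,y)=\mu(x^{-1}y),\qquad\eta=\gamma^{2n},\qquad S=\operatorname{supp}\mu\setminus\{o\}.
\]
The kernel $m$ is symmetric and left-invariant, with $\sum_ym(x,y)=1$. The operator $T_\mu=T_\nu^{2n}$ has kernel $m$ and norm at most $\eta$; in particular $\mu(o)=\langle T_\mu\delta_o,\delta_o\rangle\le\eta$. Since $\nu(o)>0$, the finite symmetric set $S$ contains $S_0$. The environments will live on $\operatorname{Cay}(\Gamma,S)$, which contains $\operatorname{Cay}(\Gamma,S_0)$ as a subgraph.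

\subsection{The sink, the killed points and the free points}

Let $Z'$ be Bernoulli($\alpha$) site percolation on $\operatorname{Cay}(\Gamma,S_0)$, with $\alpha<1$ as above, and let the sink $Z$ be the union of its infinite clusters. Killed points must be adjacent to the sink, so let $\mathcal B$ be the set of $x\notin Z'$ with an $S_0$-neighbor in $Z$. Almost surely $Z\ne\emptyset$ and $Z'\ne\Gamma$. Then an infinite cluster is a proper subset of a connected graph, so it has a neighbor outside it, and this neighbor is not in $Z'$. Hence $\mathcal B\ne\emptyset$ almost surely, and since $\mathbf P[x\in\mathcal B]$ does not depend on $x$,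
\[
d:=\mathbf P[o\in\mathcal B]>0 .
\]
The number $d$ does not depend on $n$. Attach to each $x\in\Gamma$ an independent fair coin and use the coins to split $\mathcal B$ into $U_0$ and $V_0$. The percolation and the coins together form the \emph{base}, an i.i.d.\ field indexed by $\Gamma$. Every object constructed below from the base, with the single exception of the function $\theta$ of Lemma~\ref{lem:own}, is \emph{equivariant}: translating the base by $g$ translates the object by $g$.

We need the total $m$-weight between $U_0$ and $V_0$ to stay bounded below as $n\to\infty$. Let $\nu_n=\nu^{*n}$ and $Y=\sum_x\nu_n(x)\mathbf 1_{x\in\mathcal B}$, so $\mathbf EY=d$. By invariance, the substitution $y=xg$ and the symmetry of $\nu_n$,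
\[
d^2\le\mathbf EY^2=\sum_{x,y}\nu_n(x)\nu_n(y)\,\mathbf P[o,x^{-1}y\in\mathcal B]
=\sum_g\Bigl(\sum_x\nu_n(x^{-1})\nu_n(xg)\Bigr)\mathbf P[o,g\in\mathcal B],
\]
and the inner sum is $(\nu_n*\nu_n)(g)=\mu(g)$. Two distinct points of $\mathcal B$ receive the labels $U_0,V_0$ in this order with probability $\frac14$. Put
\[
m_0=\frac{d^2}{16},\qquad\kappa=\frac\eta{m_0},
\]
and assume from now on that $n$ is so large that $\kappa<\frac1N$; this implies $\eta\le d^2/2$. Then
\begin{equation}\label{eq:e0}
e_0:=\mathbf E\Bigl[\mathbf 1_{o\in U_0}\sum_{y\in V_0}m(o,y)\Bigr]=\frac14\sum_{g\ne o}\mu(g)\,\mathbf P[o,g\in\mathcal B]\ge\frac{d^2-\eta}4\ge2m_0 .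
\end{equation}

\subsection{Pruning}

The bound \eqref{eq:e0} holds on average. Ownership will give each vertex weight at most $\eta$, and this is a small \emph{fraction} of the weight at the vertex only if that weight is bounded below at every vertex. So we delete the points of low weight. For $k\ge0$ let
\[
U_{k+1}=\Bigl\{x\in U_k:\sum_{y\in V_k}m(x,y)\ge m_0\Bigr\},\qquad V_{k+1}=\Bigl\{y\in V_k:\sum_{x\in U_k}m(x,y)\ge m_0\Bigr\},
\]
and $U=\bigcap_kU_k$, $V=\bigcap_kV_k$. Put $M_x=\sum_{y\in V}m(x,y)$ for $x\in U$ and $M_y=\sum_{x\in U}m(x,y)$ for $y\in V$.

\begin{lemma}\label{lem:prune}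
We have $m_0\le M_w\le1$ for all $w\in U\cup V$, and
\[
E_*:=\mathbf E[\mathbf 1_{o\in U}M_o]=\mathbf E[\mathbf 1_{o\in V}M_o]>0 .
\]
\end{lemma}

\begin{proof}
Let $x\in U$. Then $\sum_{y\in V_k}m(x,y)\ge m_0$ for all $k$. The set of $y$ with $m(x,y)>0$ is finite, so its intersection with the decreasing sets $V_k$ equals its intersection with $V$ for large $k$, and $M_x\ge m_0$. Exchanging the roles of $U$ and $V$ gives the bound on $V$. The equality of the two expectations is the mass-transport principle for $f(x,y)=m(x,y)\mathbf 1_{x\in U}\mathbf 1_{y\in V}$.

For positivity, let each $x\in U_k\setminus U_{k+1}$ send mass $m(x,y)$ to each $y\in V_k$, and each $y\in V_k\setminus V_{k+1}$ send mass $m(x,y)$ to each $x\in U_k$. Call this transport $f$. Every vertex sends total mass less than $m_0$. Let $(x,y)\in U_0\times V_0$ with $(x,y)\notin U\times V$, and let $k$ be the largest index with $x\in U_k$ and $y\in V_k$. Then $x\notin U_{k+1}$ or $y\notin V_{k+1}$, so $f(x,y)+f(y,x)\ge m(x,y)$. Hence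
\[
e_0-E_*\le\mathbf E\Bigl[\mathbf 1_{o\in U_0}\sum_yf(o,y)\Bigr]+\mathbf E\Bigl[\mathbf 1_{o\in U_0}\sum_yf(y,o)\Bigr].
\]
Mass received by points of $U_0$ is exactly mass sent by points of $V_0$, so by the mass-transport principle the second term equals $\mathbf E[\mathbf 1_{o\in V_0}\sum_xf(o,x)]$. As $U_0$ and $V_0$ are disjoint, the right side is at most $m_0$, and \eqref{eq:e0} gives $E_*\ge m_0>0$.
\end{proof}

Let $\mathcal E$ be the set of pairs $e=xy$ with $x\in U$, $y\in V$ and $m(e):=m(x,y)>0$. These are edges of $\operatorname{Cay}(\Gamma,S)$. The weighted graph $(U\cup V,\mathcal E,m)$ replaces $H$. Below, ``$e\ni w$'' ranges over the edges of $\mathcal E$ at $w$, so that $M_w=\sum_{e\ni w}m(e)$.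

\subsection{Ownership}

In the next lemma $\theta(e)$ is the share of $e$ owned by its endpoint in $U$, and $1-\theta(e)$ the share owned by its endpoint in $V$. On the rooted tree, $\theta(e)$ was $1$ or $0$ according to whether $e$ was the parent edge of a $u$-point or of a $v$-point.

\begin{lemma}\label{lem:own}
For every realization of the base there is $\theta:\mathcal E\to[0,1]$ such that $\sum_{e\ni x}m(e)\theta(e)\le\eta$ for all $x\in U$ and $\sum_{e\ni y}m(e)(1-\theta(e))\le\eta$ for all $y\in V$.
\end{lemma}

\begin{proof}
Let $\mathcal F'\subset\mathcal E$ be finite, with $A=\overline{\mathcal F'}\cap U$ and $A'=\overline{\mathcal F'}\cap V$. Writing $m(\mathcal F')=\sum_{e\in\mathcal F'}m(e)$, the bound on $\|T_\mu\|$ gives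
\begin{equation}\label{eq:hall}
m(\mathcal F')\le\langle\mathbf 1_A,T_\mu\mathbf 1_{A'}\rangle\le\eta\sqrt{|A|\,|A'|}\le\eta\,|\overline{\mathcal F'}| .
\end{equation}
Fix a finite $\mathcal F\subset\mathcal E$ and consider the network with a source, a target, one node for each $e\in\mathcal F$ and one for each $w\in\overline{\mathcal F}$. It has arcs of capacity $m(e)$ from the source to $e$, of infinite capacity from $e$ to its two endpoints, and of capacity $\eta$ from each $w$ to the target. Consider a cut of finite capacity and let $\mathcal F'$ be the set of edge nodes on the source side. All nodes of $\overline{\mathcal F'}$ are on the source side, so the capacity is at least $m(\mathcal F\setminus\mathcal F')+\eta|\overline{\mathcal F'}|\ge m(\mathcal F)$ by \eqref{eq:hall}. By the max-flow min-cut theorem there is a flow of value $m(\mathcal F)$; it carries exactly $m(e)$ through each node $e$. Let $\theta(e)$ be the fraction of this amount that goes to the endpoint in $U$. Then the required inequalities hold with the sums restricted to $\mathcal F$.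

Each required inequality involves finitely many edges, so it defines a closed subset of the compact space $[0,1]^{\mathcal E}$. Finitely many of these subsets intersect: take for $\mathcal F$ all edges at the vertices concerned and extend $\theta$ arbitrarily. Hence all of them intersect.
\end{proof}

Put $\varphi=1-\theta$. By Lemmas~\ref{lem:prune} and \ref{lem:own}, the owned fractions satisfy
\begin{equation}\label{eq:fraction}
\bar\theta_x:=\frac1{M_x}\sum_{e\ni x}m(e)\theta(e)\le\kappa\quad(x\in U),\qquad\bar\varphi_y:=\frac1{M_y}\sum_{e\ni y}m(e)\varphi(e)\le\kappa\quad(y\in V).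
\end{equation}

\begin{remark}
The function $\theta$ cannot be a measurable equivariant function of the base. If it were, writing $m=m\theta+m\varphi$ and transporting the second part to the endpoints in $V$ would give $E_*=\mathbf E[\mathbf 1_{o\in U}M_o\bar\theta_o]+\mathbf E[\mathbf 1_{o\in V}M_o\bar\varphi_o]\le2\kappa E_*$, which is false for $\kappa<\frac12$. This is where joint invariance is lost; accordingly $\theta$ enters the coupling but not the laws of $\omega_1$ and $\omega_2$.
\end{remark}

\subsection{Clumps and domination}

The edges now have unequal weights, so cherries and stars are formed by sampling edges at a vertex $w$ independently from the law $m(e)/M_w$. For stars we sample $N$ edges. A large $N$ makes stars cheap per unit of edge weight, while $N\kappa$ small ensures that the sampled edges rarely compete for the same ring. Let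
\[
\rho_u=\frac2{2-\kappa},\qquad\rho_v=\frac1{(2-\kappa)(1-N\kappa)} .
\]
Given the base, define two clump families.
\begin{itemize}
\item For $\omega_1$, each $e\in\mathcal E$ is a clump of rate $m(e)$, with \emph{center} its endpoint in $U$.
\item For $\omega_2$ there are two kinds of clumps. For $x\in U$ and each ordered pair $(e,e')$ of edges of $\mathcal E$ at $x$, with $e=e'$ allowed, the \emph{$u$-clump} $\{e,e'\}$ has center $x$ and rate $\frac12\rho_u\,m(e)m(e')/M_x$. For $y\in V$ and each $N$-tuple $(e_1,\dots,e_N)$ of edges of $\mathcal E$ at $y$, with repetitions allowed, the \emph{$v$-clump} $\{e_1,\dots,e_N\}$ has center $y$ and rate $\frac{\rho_v}N\prod_im(e_i)/M_y^{N-1}$.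
\end{itemize}
The total rate of the clumps centered at $x\in U$ is $M_x$ in the first family and $\frac12\rho_uM_x$ in the second; the total rate of the $v$-clumps centered at $y\in V$ is $\frac{\rho_v}NM_y$. Since $M_w\le1$, all rates are at most $\max(1,\rho_u,\rho_v)$. Clumps have at most $N+1$ vertices, and a clump containing $w$ is centered at $w$ or at one of its $|S|$ neighbors, so $w$ lies in at most $(|S|+1)|S|^N$ clumps. Thus Lemma~\ref{lem:sparse} applies with a constant $D$ that depends on $n$ but not on the base.

\begin{lemma}\label{lem:dom}
For every realization of the base, $\omega_1$ and $\omega_2$ can be coupled so that $\omega_1\subset\omega_2$.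
\end{lemma}

\begin{proof}
Fix $\theta$ as in Lemma~\ref{lem:own}. We assign rings to positions in the pair or tuple, hence to edges, favoring edges owned by the center, and compute the rate received by $e=xy$ with $x\in U$, $y\in V$.

A ring of the $u$-clump $(e',e'')$ goes to the first position with probability $\frac12(1+\theta(e')-\theta(e''))$ and to the second with the complementary probability $\frac12(1+\theta(e'')-\theta(e'))$. For each $e'\ni x$, the edge $e$ occupies the first position of $(e,e')$ and the second position of $(e',e)$, and each of these positions is chosen with probability $\frac12(1+\theta(e)-\theta(e'))$; for $e'=e$ these are the two positions of the same clump. Summing over $e'$ and using \eqref{eq:fraction}, $e$ receives from $u$-clumps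
\[
2\sum_{e'\ni x}\frac{\rho_u}2\,\frac{m(e)m(e')}{M_x}\cdot\frac{1+\theta(e)-\theta(e')}2=\rho_um(e)\,\frac{1+\theta(e)-\bar\theta_x}2\ge m(e)\,\frac{1+\theta(e)-\kappa}{2-\kappa}.
\]

A ring of the $v$-clump $(e_1,\dots,e_N)$ goes to position $i$ with probability $\varphi(e_i)/\max(1,\sum_j\varphi(e_j))$; these numbers sum to at most $1$. Summing over the $N$ positions at which $e$ may stand and over the other $N-1$ entries, $e$ receives from $v$-clumps the rate $\rho_vm(e)\varphi(e)\,\mathbf E[1/\max(1,\varphi(e)+\Sigma)]$, where $\Sigma$ is the sum of the values of $\varphi$ at $N-1$ independent edges at $y$ with law $m/M_y$. Since $\varphi(e)\le1$, we have $1/\max(1,\varphi(e)+\Sigma)\ge1/(1+\Sigma)\ge1-\Sigma$, and $\mathbf E\Sigma=(N-1)\bar\varphi_y\le N\kappa$. So this rate is at least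
\[
\rho_vm(e)\varphi(e)(1-N\kappa)=m(e)\,\frac{1-\theta(e)}{2-\kappa}.
\]
The two lower bounds add up to $m(e)$, whatever the value of $\theta(e)$; the constants $\rho_u,\rho_v$ were chosen for this. Lemma~\ref{lem:assign} applies.
\end{proof}

\subsection{The environments}

Let $E_Z$ be the set of $S_0$-edges with both endpoints in $Z$; the components of $(Z,E_Z)$ are the infinite percolation clusters. Each $x\in U\subset\mathcal B$ has at least one $S_0$-neighbor in $Z$; let $W_0$ join $x$ to these neighbors with equal weights of total $1$. This is a sink structure on $\operatorname{Cay}(\Gamma,S)$, and the edges of $\mathcal E$ avoid $Z$. For $R\ge1$ let $W_i^R=W^R_{\omega_i}$, with values in $[0,R]$. The law of the base is invariant, and the sink structure and the clump families with their rates are equivariant, so each $W_i^R$ has a $\Gamma$-invariant law.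

Lemma~\ref{lem:dom} gives a monotone coupling for each realization of the base, but through a function $\theta$ found by compactness, with no claim of measurable dependence on the base. We therefore use only the inequality that it implies. For bounded measurable increasing $h$, it gives $\mathbf E[h(W_1^R)\mid\text{base}]\le\mathbf E[h(W_2^R)\mid\text{base}]$; neither side involves $\theta$. Taking expectations, $\mathbf Eh(W_1^R)\le\mathbf Eh(W_2^R)$, and by Strassen's theorem the two laws can be coupled with $W_1^R\le W_2^R$ almost surely; we discard the null set where this fails.

By Proposition~\ref{prop:sink} and dominated convergence,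
\begin{equation}\label{eq:genlimit}
\lim_{R\to\infty}p^{W_i^R}(t)=\Psi_i(\varepsilon):=\mathbf E\bigl[\mathbf 1_{o\notin Z}\,q(C_{\omega_i}(o))\bigr],
\end{equation}
where $q$ is given by \eqref{eq:q} with the random set $U$.

\subsection{First order in the intensity}

Apply Lemma~\ref{lem:sparse} given the base and take expectations; the error term is uniform in the base. With $\Psi(0)=\mathbf E[\mathbf 1_{o\notin Z}\,q(\{o\})]$ and $r_i$ the rates of the $i$th family,
\[
\Psi_i(\varepsilon)=\Psi(0)-\varepsilon\mathcal L_i+O(\varepsilon^2),\qquad\mathcal L_i=\mathbf E\sum_{K\ni o}r_i(K)\bigl(q(\{o\})-q(\overline K)\bigr),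
\]
where the sum is empty unless $o\in U\cup V$. To express $\mathcal L_i$ by losses, let the center of each clump $K$ send to every $w\in\overline K$ the mass $r_i(K)q(\{w\})$ in one transport and $r_i(K)q(\overline K)$ in another. The masses sent and received by a vertex are at most $D^3$, so we may apply the mass-transport principle to both and subtract:
\[
\mathcal L_i=\mathbf E\sum_{K\text{ centered at }o}r_i(K)\sum_{w\in\overline K}\bigl(q(\{w\})-q(\overline K)\bigr)=\mathbf E\sum_{K\text{ centered at }o}r_i(K)\,\ell\bigl(|\overline K\cap U|,|\overline K\cap V|\bigr),
\]
with $\ell$ as in \eqref{eq:loss}. For the first family this gives $\mathcal L_1=E_*\,\ell(1,1)$. A $u$-clump $(e,e')$ has loss $\ell(1,2)$ if $e\ne e'$ and $\ell(1,1)$ if $e=e'$, and $\ell(1,2)-\ell(1,1)=1-z^{1/3}+z^{1/2}>0$. A $v$-clump with $k\le N$ distinct edges has loss $\ell(k,1)\le1+Nz$. With the total rates found above and Lemma~\ref{lem:prune},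
\[
\frac{\mathcal L_1-\mathcal L_2}{E_*}\ge\ell(1,1)-\tfrac12\rho_u\,\ell(1,2)-\rho_v\Bigl(\frac1N+z\Bigr).
\]
The right side depends on $n$ only through $\kappa=16\gamma^{2n}/d^2$. As $n\to\infty$ we have $\kappa\to0$, because $\gamma<1$ and $d$ does not depend on $n$; so $\rho_u\to1$ and $\rho_v\to\frac12$. By \eqref{eq:gain} the right side tends to
\[
\tfrac12z+\tfrac1{54}-\tfrac1{2N}-\tfrac12z=\tfrac1{54}-\tfrac1{56}>0 .
\]
Fix $n$ such that $\kappa<\frac1N$ and the right side is positive; this fixes $S$ and $D$, and $\mathcal L_1>\mathcal L_2$ since $E_*>0$. Then fix $\varepsilon$ with $\Psi_2(\varepsilon)>\Psi_1(\varepsilon)$, and then, by \eqref{eq:genlimit}, $R\ge1$ with $p^{W_2^R}(t)>p^{W_1^R}(t)$.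

\subsection{Weights bounded away from zero}

Add a constant $\delta>0$ to the weight of every edge of $\operatorname{Cay}(\Gamma,S)$, and set $W_i=W_i^R+\delta$. This preserves the invariance of each law and the ordering, and the values lie in $[\delta,R+\delta]$. For bounded self-adjoint $A,A'\ge0$, integrating the derivative of $s\mapsto e^{-sA'}e^{-(t-s)A}$ over $[0,t]$ gives
\[
e^{-tA'}-e^{-tA}=-\int_0^te^{-sA'}(A'-A)e^{-(t-s)A}\,ds,
\]
so $\|e^{-tA'}-e^{-tA}\|\le t\|A'-A\|$. Since $L_{W+\delta}-L_W=\delta L_{\mathbf 1}$, where $L_{\mathbf 1}$ is the Laplacian with all weights equal to $1$, we get $|p^{W_i}(t)-p^{W_i^R}(t)|\le t\delta\|L_{\mathbf 1}\|$. For small $\delta$ the strict inequality persists. This proves part (b) of Theorem~\ref{thm:main}, and the last assertion of the theorem follows from (a) and (b). \qed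

\begin{remark}
Nonamenability was used twice: to obtain a sink whose boundary has positive density, through \cite{BS}, and to make the owned fraction $\kappa$ small, through Kesten's theorem. The second use is the reason why the generating set is not arbitrary: $\kappa$ is made small by taking $n$ large, and the fast edges of $\omega_i$ join points at distance up to $2n$ in $\operatorname{Cay}(\Gamma,S_0)$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{BS}
Benjamini and Schramm, \emph{Percolation beyond $\mathbb Z^d$}, 1996.

\bibitem{question}
``Consider a Cayley graph of a group, $\Gamma$. Suppose that $W$ is a random assignment of nonnegative numbers to the edges and that the law of $W$ is $\Gamma$-in'',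
\texttt{https://www.math.princeton.edu/events/}\allowbreak\texttt{comparing-return-probabilities-}\allowbreak\texttt{2018-02-28t200000}

\end{thebibliography}
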